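# An algebra of holomorphic functions as an Apostol algebra

## Functions on the square times the disc, holomorphic along the disc

Let $\mathbb D$ be the open unit disc, $\overline{\mathbb D}$ the closed one, and $A(\overline{\mathbb D})$ the disc algebra: the continuous functions on $\overline{\mathbb D}$ that are holomorphic on $\mathbb D$. Let $Q=[0,1]^2$, and let $\zeta(x,y)=x+iy$. Over each point $t\in Q$ we place a copy $\{t\}\times\overline{\mathbb D}$ of the disc, and we look at
$$\mathcal A=\{f\in C(Q\times\overline{\mathbb D}):\ f(t,\cdot)\in A(\overline{\mathbb D})\ \text{for all } t\in Q,\quad f(\cdot,0)\in A_1,\quad f(\cdot,1)\in A_2\}.\tag{1}$$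
Here $A_1$ and $A_2$ are two algebras of continuous functions on $Q$, which we construct later. Each of them will be rich enough to contain cut-off functions: for disjoint closed sets $P,S\subseteq Q$ there is $e_j\in A_j$ with $e_j=0$ on $P$ and $e_j=1$ on $S$. But the only functions in both of them will be holomorphic:
$$A_1\cap A_2=B:=\{g\in C^1(Q):\ g\text{ is holomorphic on }\operatorname{int}Q\}.$$
Two features of $\mathcal A$ matter. First, a function that is constant on every disc, $f(t,z)=g(t)$, lies in $\mathcal A$ only if $g\in A_1$ and $g\in A_2$, so $g$ must be in $B$. Secondly, $\mathcal A$ itself contains cut-offs over $Q$, even though $B$ has none: from $e_1\in A_1$ and $e_2\in A_2$ as above we form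
$$e(t,z)=(1-z)\,e_1(t)+z\,e_2(t).\tag{2}$$
At $z=0$ this is $e_1$, at $z=1$ it is $e_2$, so $e\in\mathcal A$. It vanishes on the whole disc over each $t\in P$ and equals $1$ on the whole disc over each $t\in S$.

This is the object; here is its purpose. Multiplication by an element $a$ of a commutative Banach algebra is an operator, and one can ask whether this operator can be split along any open cover of the plane (it is then called decomposable). The elements for which this is possible form a set, the Apostol algebra. Decomposability is about separating pieces of spectrum; regularity of an algebra is about separating characters from closed sets. It is natural to ask whether the Apostol algebra is always regular. The paper "Multiplication operators on Banach modules over spectrally separable algebras" (https://iranjournals.nlai.ir/handle/123456789/414550) is the source of this question. The algebra (1) shows that the answer is no: its Apostol algebra will be a copy of $B$, an algebra of holomorphic functions.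

## Decomposable multiplication operators and regular algebras

All Banach algebras are commutative and complex. For $a$ in such an algebra $\mathcal A$, let $L_a:\mathcal A\to\mathcal A$, $L_ax=ax$.

**Definition (decomposable operator).** A bounded linear operator $T$ on a complex Banach space $\mathcal X$ is decomposable if for every open cover $\{U,V\}$ of $\mathbb C$ there are closed $T$-invariant subspaces $\mathcal Y,\mathcal Z\subseteq\mathcal X$ such that $\sigma(T|_{\mathcal Y})\subseteq U$, $\sigma(T|_{\mathcal Z})\subseteq V$ and $\mathcal Y+\mathcal Z=\mathcal X$.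

The operator on the zero space has empty spectrum. For instance, every scalar multiple $\kappa I$ of the identity is decomposable. Indeed $\kappa$ lies in $U$ or in $V$; in the first case take $\mathcal Y=\mathcal X$, $\mathcal Z=\{0\}$, in the second $\mathcal Y=\{0\}$, $\mathcal Z=\mathcal X$.

**Definition (Apostol algebra).** $\mathrm{Dec}_{\mathcal A}(\mathcal A)=\{a\in\mathcal A:\ L_a\text{ is decomposable on }\mathcal A\}.$

**Definition (regular algebra).** Let $\mathcal B$ be a commutative complex algebra and $\Delta(\mathcal B)$ the set of nonzero multiplicative linear functionals on $\mathcal B$ (its characters), with the Gelfand topology, that is, the topology of pointwise convergence on $\mathcal B$. Then $\mathcal B$ is regular if for every closed $F\subseteq\Delta(\mathcal B)$ and every $\varphi\in\Delta(\mathcal B)\setminus F$ there is $b\in\mathcal B$ with $\varphi(b)\ne0$ and $\psi(b)=0$ for all $\psi\in F$.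

The Gelfand topology is Hausdorff. The algebras $\{0\}$ and $\mathbb C1$ are regular: the first has no characters, the second has exactly one. For a compact Hausdorff space $K$ we have $\Delta(C(K))=K$, and $C(K)$ is regular by Urysohn's lemma.

We also recall that a character of a Banach algebra is automatically continuous, and that a commutative Banach algebra is semisimple if and only if its characters separate its elements from $0$.

Let us see decomposability at work in $C([0,1])$ with $a(x)=x$ and the cover $U=\{\operatorname{Re}w<\frac23\}$, $V=\{\operatorname{Re}w>\frac13\}$. Take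
$$\mathcal Y=\{f: f=0\text{ on }[\tfrac35,1]\},\qquad \mathcal Z=\{f:f=0\text{ on }[0,\tfrac25]\}.$$
If $\kappa\notin[0,\frac35]$ and $f\in\mathcal Y$, then $f/(x-\kappa)$, read as $0$ on $[\frac35,1]$, is continuous, lies in $\mathcal Y$, and is the only solution $g\in\mathcal Y$ of $(x-\kappa)g=f$. So $\sigma(L_a|_{\mathcal Y})\subseteq[0,\frac35]\subseteq U$, and likewise $\sigma(L_a|_{\mathcal Z})\subseteq[\frac25,1]\subseteq V$. Finally, let $e$ be continuous with $e=1$ on $[0,\frac25]$ and $e=0$ on $[\frac35,1]$; then $f=ef+(1-e)f$ shows $\mathcal Y+\mathcal Z=C([0,1])$. Two things were used: we could cut, and we could divide.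

**Theorem 1.** There is a unital semisimple commutative Banach algebra $\mathcal A$ such that

* (a) $\mathrm{Dec}_{\mathcal A}(\mathcal A)$ is a closed subalgebra of $\mathcal A$, algebraically isomorphic to $B$;
* (b) $\mathrm{Dec}_{\mathcal A}(\mathcal A)$ is not regular;
* (c) every subalgebra of $\mathcal A$ (closed or not) which is regular is contained in $\mathbb C1$. Moreover, writing $\mathcal D=\mathrm{Dec}_{\mathcal A}(\mathcal A)$, one has $\mathrm{Dec}_{\mathcal D}(\mathcal D)=\mathbb C1$.

So the Apostol algebra is not regular for every commutative Banach algebra, not even for every unital semisimple one. Since $\{0\}$ and $\mathbb C1$ are regular, (c) says that they are the only regular subalgebras of this $\mathcal A$. By contrast $\mathrm{Dec}_{\mathcal A}(\mathcal A)\cong B$ is infinite-dimensional, because $B$ contains all polynomials in $\zeta$.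

In the second theorem the gluing of two slices appears in general form.

**Theorem 2.** Let $R$ be a unital semisimple regular commutative Banach algebra, with submultiplicative norm and $\|1\|=1$. Let $X=\Delta(R)$ and let $\pi:X\to Y$ be a continuous surjection onto a compact Hausdorff space. Then
$$B_\pi=\{b\in R:\ \hat b=\beta\circ\pi\text{ for some }\beta\in C(Y)\}$$
is isometrically isomorphic to $\mathrm{Dec}_{\mathcal A}(\mathcal A)$ for some unital semisimple commutative Banach algebra $\mathcal A$. In particular, if $A_1,A_2$ are regular unital Banach function algebras with character space $X$, then $A_1\cap A_2$ with the norm $\max(\|\cdot\|_{A_1},\|\cdot\|_{A_2})$ is an Apostol algebra.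

## Holomorphic representations force constants

The purpose of this section is the upper bound: we want to know what decomposability, and what regularity, forbid. Write $\mathcal O(\Omega)$ for the algebra of holomorphic functions on a connected open set $\Omega\subseteq\mathbb C$.

**Lemma 1.** Let $\mathcal A$ be a unital commutative Banach algebra and $\theta:\mathcal A\to\mathcal O(\Omega)$ an algebra homomorphism with $\theta(1)=1$. If $L_a$ is decomposable on $\mathcal A$, then $\theta(a)$ is constant.

**Proof.** Suppose there are $z_1,z_2\in\Omega$ with $w_1:=\theta(a)(z_1)\ne w_2:=\theta(a)(z_2)$, and put $\varepsilon=|w_1-w_2|/3$. The open sets $U=\{|w-w_1|>\varepsilon\}$ and $V=\{|w-w_2|>\varepsilon\}$ cover $\mathbb C$: a point outside both would give $|w_1-w_2|\le2\varepsilon<3\varepsilon$. Let $\mathcal Y,\mathcal Z$ be the subspaces that decomposability supplies for this cover.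

Let $h\in\mathcal Y$. For $z$ close to $z_1$ the number $\kappa=\theta(a)(z)$ satisfies $|\kappa-w_1|<\varepsilon$, so $\kappa\notin U$ and hence $\kappa\notin\sigma(L_a|_{\mathcal Y})$. Thus $L_a-\kappa$ maps $\mathcal Y$ onto $\mathcal Y$, and $h=(a-\kappa)k$ for some $k\in\mathcal Y$. Applying $\theta$ and evaluating at $z$,
$$\theta(h)(z)=\bigl(\theta(a)(z)-\kappa\bigr)\,\theta(k)(z)=0.$$
So $\theta(h)$ vanishes near $z_1$, and by the identity theorem $\theta(h)=0$. The same argument near $z_2$ gives $\theta(h)=0$ for all $h\in\mathcal Z$. As $1\in\mathcal Y+\mathcal Z$, we get $1=\theta(1)=0$, a contradiction. $\square$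

**Lemma 2.** Let $\mathcal C$ be a regular commutative complex algebra and $\theta:\mathcal C\to\mathcal O(\Omega)$ an algebra homomorphism. Then $\theta(c)$ is constant for every $c\in\mathcal C$.

**Proof.** Suppose $\theta(c)$ is not constant. By the open mapping theorem its image is open and nonempty, so there are $z_1,z_2\in\Omega$ at which $\theta(c)$ takes nonzero and distinct values. By continuity there is a closed disc $K\subset\Omega$ of positive radius centered at $z_1$ on which $\theta(c)$ takes neither the value $0$ nor the value $\theta(c)(z_2)$.

For $z\in K\cup\{z_2\}$ let $\epsilon_z(a)=\theta(a)(z)$. This functional is linear, multiplicative, and nonzero on $c$, so $\epsilon_z\in\Delta(\mathcal C)$. The map $z\mapsto\epsilon_z$ is continuous on $K$, because each $\theta(a)$ is continuous. Hence $F=\{\epsilon_z:z\in K\}$ is compact, and so closed in the Hausdorff space $\Delta(\mathcal C)$. Moreover $\epsilon_{z_2}\notin F$, since $\epsilon_{z_2}(c)\ne\epsilon_z(c)$ for $z\in K$. Regularity gives $a\in\mathcal C$ with $\theta(a)=0$ on $K$ and $\theta(a)(z_2)\ne0$. This contradicts the identity theorem. $\square$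

For the disc algebra, take for $\theta$ the restriction to $\mathbb D$. Lemma 2 says that $A(\overline{\mathbb D})$ is not regular. Lemma 1 says that $\mathrm{Dec}$ of it is contained in $\mathbb C1$, hence equals $\mathbb C1$, which is regular. So the disc algebra is no counterexample: it has lost too much.

## Cutting and dividing

Now the lower bound: we want a checklist that guarantees decomposability. It abstracts the computation in $C([0,1])$.

**Lemma 3.** Let $\mathcal A$ be a commutative Banach algebra whose elements are functions on a set $M$, with pointwise operations, and let $1\in\mathcal A$. Suppose $a\in\mathcal A$ satisfies: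

* (Cut) for every continuous $k:\mathbb C\to[0,1]$ there is $e\in\mathcal A$ with $e=0$ on $\{k\circ a\le\frac13\}$ and $e=1$ on $\{k\circ a\ge\frac23\}$;
* (Divide) for every closed $F\subseteq\mathbb C$, every $\kappa\in\mathbb C\setminus F$ and every $f\in\mathcal A$ that vanishes wherever $a\notin F$, the function $g$ with $g=f/(a-\kappa)$ on $\{a\ne\kappa\}$ and $g=0$ on $\{a=\kappa\}$ belongs to $\mathcal A$.

Then $L_a$ is decomposable.

**Proof.** Let $\{U,V\}$ be an open cover of $\mathbb C$. The closed sets $\mathbb C\setminus U$ and $\mathbb C\setminus V$ are disjoint, so there is a continuous $k:\mathbb C\to[0,1]$ with $k=0$ on $\mathbb C\setminus U$ and $k=1$ on $\mathbb C\setminus V$. Put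
$$F=\{k\ge\tfrac13\}\subseteq U,\qquad G=\{k\le\tfrac23\}\subseteq V .$$
Both sets are closed. Let
$$\mathcal Y=\{f\in\mathcal A: f=0\text{ wherever }a\notin F\},\qquad \mathcal Z=\{f\in\mathcal A: f=0\text{ wherever }a\notin G\}.$$
These are ideals, and they are closed because point evaluations are characters and hence continuous. So they are closed $L_a$-invariant subspaces.

*The sum is everything.* Take $e$ from (Cut). Where $a\notin F$ we have $k\circ a<\frac13$, so $e=0$; thus $ef\in\mathcal Y$ for all $f\in\mathcal A$. Where $a\notin G$ we have $k\circ a>\frac23$, so $1-e=0$; thus $(1-e)f\in\mathcal Z$. Hence $f=ef+(1-e)f\in\mathcal Y+\mathcal Z$.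

*The spectrum on $\mathcal Y$.* Let $\kappa\notin F$. Let $f\in\mathcal Y$ with $(a-\kappa)f=0$. Where $a\ne\kappa$ we get $f=0$. Where $a=\kappa$ we have $a\notin F$, so $f=0$ there too. Hence $L_a-\kappa$ is injective on $\mathcal Y$. Now let $f\in\mathcal Y$ be arbitrary and let $g\in\mathcal A$ be as in (Divide). Where $a\notin F$ we have $f=0$, so $g=0$; thus $g\in\mathcal Y$. Also $(a-\kappa)g=f$: this is clear where $a\ne\kappa$, and where $a=\kappa$ both sides are $0$. So $(L_a-\kappa)|_{\mathcal Y}$ is bijective, and by the bounded inverse theorem $\kappa\notin\sigma(L_a|_{\mathcal Y})$. Therefore $\sigma(L_a|_{\mathcal Y})\subseteq F\subseteq U$.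

The same argument with $G$ in place of $F$ gives $\sigma(L_a|_{\mathcal Z})\subseteq G\subseteq V$. $\square$

As a model, let $\mathcal A_0=\{f\in C(Q\times\overline{\mathbb D}): f(t,\cdot)\in A(\overline{\mathbb D})\ \text{for all } t\}$ with the supremum norm, and write $\tilde g(t,z)=g(t)$. Lemma 1, applied to $\theta_t(f)=f(t,\cdot)|_{\mathbb D}$ for each $t$, shows that an element with decomposable multiplication is constant on each disc, so it is $\tilde b$ with $b\in C(Q)$. Conversely each $\tilde b$ passes Lemma 3. For (Cut), let $\eta:[0,1]\to[0,1]$ be continuous with $\eta=0$ on $[0,\frac13]$ and $\eta=1$ on $[\frac23,1]$, and take $e(t,z)=\eta(k(b(t)))$. For (Divide), the sets $\{b\ne\kappa\}$ and $\{b\notin F\}$ are open and cover $Q$, and over the second one $g=0$, so $g$ is continuous; and $g(t,\cdot)$ is a scalar multiple of $f(t,\cdot)$. Thus $\mathrm{Dec}_{\mathcal A_0}(\mathcal A_0)=\{\tilde b:b\in C(Q)\}\cong C(Q)$. The discs have filtered out everything except the functions on $Q$. But $C(Q)$ is regular.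

## One slice is not enough

To get a non-regular Apostol algebra, the sensible next move is to impose holomorphy on the base. Let
$$\mathcal A'=\{f\in\mathcal A_0:\ f(\cdot,0)\in B\},\qquad \|f\|=\max\{\|f\|_\infty,\|f(\cdot,0)\|_{C^1}\},$$
where $\|g\|_{C^1}$ is the sum of the supremum norms of $g$ and its two first partial derivatives. This is a Banach algebra, and the elements that are constant on discs are exactly the $\tilde g$ with $g\in B$. So the upper bound is the one we want: $\mathrm{Dec}\subseteq\{\tilde g:g\in B\}$.

The lower bound breaks. Restriction $f\mapsto f(\cdot,0)|_{\operatorname{int}Q}$ is a unital homomorphism of $\mathcal A'$ into $\mathcal O(\operatorname{int}Q)$ (we regard $\operatorname{int}Q$ as an open subset of $\mathbb C$ through $\zeta$). By Lemma 1, if $L_{\tilde b}$ is decomposable then $b$ is constant. Hence $\mathrm{Dec}_{\mathcal A'}(\mathcal A')=\mathbb C1$, and this is regular. In terms of Lemma 3, the failure is in (Cut): the function $e(\cdot,0)$ would have to be an element of $B$ that is $0$ on one set with interior points and $1$ on another.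

So no slice of $\mathcal A$ may be holomorphic by itself. Each slice condition must admit cut-offs. But cut-offs need not be constant on discs; only elements of $\mathrm{Dec}$ are. So we spread the holomorphy over two slices, $z=0$ and $z=1$. The cut-off may use one function $e_1$ at $z=0$ and an unrelated function $e_2$ at $z=1$, interpolated as in (2), whereas $\tilde b$ must obey both conditions at once.

It remains to find $A_1,A_2$ with cut-offs such that $A_1\cap A_2=B$. They cannot both contain the restrictions of all $C^\infty$ functions, since then the intersection would contain cut-offs. We keep $A_1=C^1(Q)$, and the cut-offs in $A_2$ must be rough. A way to make them rough is to reparametrize: let $\varphi$ be an increasing homeomorphism of $[0,1]$ whose Stieltjes measure $\mu$ is singular, put $\Phi(x,y)=(\varphi(x),\varphi(y))$, and try $C^1(Q)\circ\Phi$ as second algebra. Its elements have increments in $x$ and in $y$ given by continuous densities against $\mu$. Elements of $C^1(Q)$ have increments with densities against Lebesgue measure. As these measures are mutually singular, a function in both algebras has zero increments,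 so it is constant. Now the intersection is too small: it would give $\mathrm{Dec}=\mathbb C1$ again. The remedy is to enlarge $C^1(Q)\circ\Phi$ by allowing an absolutely continuous part of the increments that satisfies the Cauchy–Riemann equation, and leaving the singular part free. This is the definition of $A_2$.

## The Cauchy–Riemann equation in the absolutely continuous part

**The measure $\mu$.** Let $(J_n)_{n\ge1}$ enumerate the nondegenerate closed subintervals of $[0,1]$ with rational endpoints, let $\nu_n$ be the Cantor measure transported affinely to $J_n$, and put $\mu=\sum_n2^{-n}\nu_n$. Then $\mu$ is a probability measure. It has no atoms, since no $\nu_n$ has. It is singular with respect to Lebesgue measure $\lambda$, since it is carried by a countable union of $\lambda$-null Cantor sets. Every nonempty relatively open subset of $[0,1]$ contains some $J_n$, so it has positive $\mu$-measure: the support of $\mu$ is $[0,1]$.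

Put $\varphi(x)=\mu([0,x])$. This function is continuous (no atoms), strictly increasing (full support), with $\varphi(0)=0$ and $\varphi(1)=1$, so it is a homeomorphism of $[0,1]$ onto itself. Since $\mu((x,x'])=\varphi(x')-\varphi(x)$, the image measure $\varphi_*\mu$ agrees with $\lambda$ on all intervals $(\varphi(x),\varphi(x')]$, and $\{0\}$ has no mass. So $\varphi_*\mu=\lambda$.

**Definition.** A rectangle is a set $W=I\times J$ with $I,J$ nonempty relatively open intervals of $[0,1]$. Such intervals are automatically nondegenerate. The set $Q$ itself is a rectangle, and two rectangles are disjoint or meet in a rectangle.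

Let $E_1(W)$ be the set of $g\in C(W)$ for which there are continuous $u,v:W\to\mathbb C$ with
$$g(x',y)-g(x,y)=\int_x^{x'}u(s,y)\,ds,\qquad g(x,y')-g(x,y)=\int_y^{y'}v(x,s)\,ds\tag{3}$$
for all points in $W$ with $x<x'$ and $y<y'$. Let $E_2(W)$ be the set of $g\in C(W)$ for which there are continuous $p,q,r:W\to\mathbb C$ such that, for all such points,
$$g(x',y)-g(x,y)=\int_x^{x'}p(s,y)\,ds+\int_{(x,x']}q(s,y)\,d\mu(s),\tag{4}$$
$$g(x,y')-g(x,y)=\int_y^{y'}i\,p(x,s)\,ds+\int_{(y,y']}r(x,s)\,d\mu(s).\tag{5}$$
We call $(u,v)$, respectively $(p,q,r)$, data of $g$. Put $A_j=E_j(Q)$. Thus $A_1=C^1(Q)$; this is the meaning of $C^1(Q)$ throughout, in particular in the definition of $B$. Put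
$$\|g\|_1=\|g\|_\infty+\|u\|_\infty+\|v\|_\infty,\qquad\|g\|_2=\|g\|_\infty+\|p\|_\infty+\|q\|_\infty+\|r\|_\infty.$$

Note that the same $p$ appears in (4) and (5): with respect to $ds$, the $y$-density is $i$ times the $x$-density.

**Two rules for increments.** These are the only calculus we need. Let $\alpha<\beta$. We say that a continuous $G:[\alpha,\beta]\to\mathbb C$ has increment measure $m$ if $m$ is a complex Borel measure on $[\alpha,\beta]$ without atoms and $G(x')-G(x)=m((x,x'])$ whenever $\alpha\le x<x'\le\beta$. The measure $m$ is unique, because the intervals $(x,x']$ determine $m$ on the Borel subsets of $(\alpha,\beta]$ and $m(\{\alpha\})=0$. Equation (4) says that on compact subintervals $g(\cdot,y)$ has increment measure $p(\cdot,y)\lambda+q(\cdot,y)\mu$, and similarly for (5) and (3).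

*Singularity rule.* If $c,d$ are continuous on $[\alpha,\beta]$ and $c\lambda+d\mu=0$ there, then $c=d=0$. Indeed, let $N$ be a Borel set with $\lambda(N)=0$ and $\mu([0,1]\setminus N)=0$. Evaluating on $E\cap N$ gives $(d\mu)(E)=0$ for every Borel set $E\subseteq[\alpha,\beta]$. So $d\mu=0$, and then $c\lambda=0$. Hence $\int|d|\,d\mu=\int|c|\,d\lambda=0$ over $[\alpha,\beta]$, and as $c,d$ are continuous and both measures charge every nonempty open subinterval, $c=d=0$.

*Product and reciprocal rule.* If $G,H$ have increment measures $m,n$, then $GH$ has increment measure $Gn+Hm$; and if $G$ has no zeros, $1/G$ has increment measure $-G^{-2}m$. For the proof, take a partition $x=t_0<\dots<t_N=x'$. Then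
$$G(x')H(x')-G(x)H(x)=\sum_kG(t_k)\,n((t_{k-1},t_k])+\sum_kH(t_{k-1})\,m((t_{k-1},t_k]),$$
$$\frac1{G(x')}-\frac1{G(x)}=-\sum_k\frac{m((t_{k-1},t_k])}{G(t_k)\,G(t_{k-1})}.$$
These sums are integrals of step functions. As the mesh tends to $0$, the step functions converge uniformly to $G$, to $H$ and to $G^{-2}$, by uniform continuity (and because $|G|$ is bounded below on $[\alpha,\beta]$). As $m,n$ have finite total variation, the sums converge to the integrals claimed.

**Examples.** The function $\zeta$ lies in $A_1$ with data $(1,i)$ and in $A_2$ with data $(1,0,0)$. The function $g(x,y)=x$ lies in $A_1$ but not in $A_2$: (4) and the singularity rule would give $p=1$, $q=0$, and then (5) would read $0=i\lambda+r(x,\cdot)\mu$, which contradicts the singularity rule. The function $g(x,y)=\varphi(x)$ lies in $A_2$ with data $(0,1,0)$, but not in $A_1$, since $u\lambda=\mu$ is impossible.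

**Lemma 4.** Let $j\in\{1,2\}$.

1. The data of $g\in E_j(W)$ are unique.
2. $E_j(W)$ is an algebra containing the constants. If $g\in E_j(W)$ has no zeros on $W$, then $1/g\in E_j(W)$.
3. (Locality) If $g\in C(Q)$ and each point of $Q$ lies in a rectangle $W$ with $g|_W\in E_j(W)$, then $g\in A_j$.
4. $(A_j,\|\cdot\|_j)$ is a Banach algebra, and $\|1\|_j=1$.
5. If $P,S\subseteq Q$ are disjoint closed sets, there is $e\in A_j$ with $e=0$ on $P$ and $e=1$ on $S$.
6. $A_1\cap A_2=B$. In particular $\zeta\in A_1\cap A_2$.

**Proof of 1.** This makes the norms well defined and lets local data be glued. By linearity it suffices to show that data of $g=0$ vanish. Let $j=2$. For fixed $y$, (4) says that $p(\cdot,y)\lambda+q(\cdot,y)\mu$ is the increment measure of $0$ on each compact subinterval of $I$, so it is zero, and the singularity rule gives $p=q=0$. Then (5) gives $r=0$ in the same way. For $j=1$ the measures $u(\cdot,y)\lambda$ and $v(x,\cdot)\lambda$ vanish, so $u=v=0$.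

**Proof of 2.** This gives products and quotients, both needed for (Divide). Linearity is clear, and constants have zero data. If $g,h\in E_2(W)$ have data $(p_g,q_g,r_g)$ and $(p_h,q_h,r_h)$, the product rule in $x$ and in $y$ shows that $gh$ has data
$$(g\,p_h+h\,p_g,\ \ g\,q_h+h\,q_g,\ \ g\,r_h+h\,r_g).\tag{6}$$
The coupling between (4) and (5) survives, since the $\lambda$-density in $y$ is $g\cdot ip_h+h\cdot ip_g=i(gp_h+hp_g)$. If $g$ has no zeros, the reciprocal rule shows that $1/g$ has data $-g^{-2}(p,q,r)$; again the $\lambda$-density in $y$, which is $-g^{-2}ip$, is $i$ times the one in $x$. For $j=1$ the same formulas hold with $(u,v)$, without a coupling to check.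

**Proof of 3.** This lets us verify membership in $A_j$ near each point. The restriction of data to a smaller rectangle are data. So on the intersection of two of the given rectangles, which is a rectangle if nonempty, the two sets of data agree by part 1. They therefore define global continuous functions on $Q$. A horizontal or vertical segment in $Q$ is compact, so by Lebesgue's covering lemma it can be divided into finitely many closed pieces, each contained in one of the given rectangles. Adding the identities for the pieces gives the identity for the segment.

**Proof of 4.** This makes $\mathcal A$ a Banach algebra. Data on $Q$ are bounded, are unique by part 1, and depend linearly on $g$, so $\|\cdot\|_j$ is a norm, and $\|1\|_j=1$. If $(g_n)$ is Cauchy, then $g_n$ and its data converge uniformly to continuous functions, and since $\lambda,\mu$ are finite the defining identities pass to the limit. So $A_j$ is complete. Write $\|g\|_j=\|g\|_\infty+D(g)$, where $D(g)$ is the sum of the supremum norms of the data. By (6), or its analogue for $j=1$, $D(gh)\le\|g\|_\infty D(h)+\|h\|_\infty D(g)$, so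
$$\|gh\|_j\le\|g\|_\infty\|h\|_\infty+\|g\|_\infty D(h)+\|h\|_\infty D(g)\le\|g\|_j\|h\|_j .$$

**Proof of 5.** This is what (Cut) needs. For $j=1$ restrict to $Q$ a function in $C^\infty(\mathbb R^2)$ that is $0$ on $P$ and $1$ on $S$. For $j=2$, the map $\Phi(x,y)=(\varphi(x),\varphi(y))$ is a homeomorphism of $Q$, so $\Phi(P),\Phi(S)$ are disjoint and compact. Choose $\chi\in C^\infty(\mathbb R^2)$ with $\chi=0$ on $\Phi(P)$ and $\chi=1$ on $\Phi(S)$, and put $e=\chi\circ\Phi$. Then $e=0$ on $P$ and $e=1$ on $S$. Since $\varphi_*\mu=\lambda$ and $\varphi$ maps $(x,x']$ onto $(\varphi(x),\varphi(x')]$,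
$$\int_{(x,x']}(\partial_1\chi)(\varphi(s),\varphi(y))\,d\mu(s)=\int_{\varphi(x)}^{\varphi(x')}\partial_1\chi(\tau,\varphi(y))\,d\tau=e(x',y)-e(x,y),$$
and similarly in $y$. So $e\in A_2$ with data $(0,(\partial_1\chi)\circ\Phi,(\partial_2\chi)\circ\Phi)$.

**Proof of 6.** This is where holomorphy is recovered. Let $g\in A_1\cap A_2$. For fixed $y$, uniqueness of the increment measure gives $u\lambda=p\lambda+q\mu$ in the variable $x$, so by the singularity rule $u=p$ and $q=0$. For fixed $x$ we get $v\lambda=ip\lambda+r\mu$ in the variable $y$, so $v=ip$ and $r=0$. Hence $v=iu$. On $\operatorname{int}Q$ the functions $u,v$ are the continuous partial derivatives of $g$, so $\partial_yg=i\,\partial_xg$. This is the Cauchy–Riemann equation, and $g$ is holomorphic on $\operatorname{int}Q$. Thus $g\in B$.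

Conversely, let $g\in B$ have data $(u,v)$ as an element of $C^1(Q)=A_1$. Then $v=iu$ on $\operatorname{int}Q$, hence on $Q$ by continuity. So (4) and (5) hold with $p=u$ and $q=r=0$, and $g\in A_2$. Finally $\zeta\in B$. $\square$

## The Apostol algebra of $\mathcal A$ is $B$

Let $\mathcal A$ be the algebra (1) with these $A_1,A_2$, and
$$\|f\|=\max\{\|f\|_\infty,\ \|f(\cdot,0)\|_1,\ \|f(\cdot,1)\|_2\}.$$
Each of the three terms is submultiplicative, so $\|\cdot\|$ is, and $\|1\|=1$. If $(f_n)$ is Cauchy, it converges uniformly to some $f$ with $f(t,\cdot)\in A(\overline{\mathbb D})$ for all $t$. The slices $f_n(\cdot,0)$ and $f_n(\cdot,1)$ converge in $A_1$ and $A_2$ by Lemma 4(4), and the limits must be the uniform limits $f(\cdot,0)$ and $f(\cdot,1)$. So $\mathcal A$ is a unital commutative Banach algebra. It is semisimple, because the point evaluations are characters and an element annihilated by all of them is $0$. With $\tilde g(t,z)=g(t)$ we have $\tilde g\in\mathcal A$ if and only if $g\in A_1\cap A_2=B$.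

**Step 1: decomposable elements come from $B$.** This is the inclusion $\mathrm{Dec}_{\mathcal A}(\mathcal A)\subseteq\{\tilde g:g\in B\}$. Let $L_f$ be decomposable and $t\in Q$. Apply Lemma 1 with $\Omega=\mathbb D$ and $\theta_t(h)=h(t,\cdot)|_{\mathbb D}$. It shows that $f(t,\cdot)$ is constant on $\mathbb D$, hence on $\overline{\mathbb D}$. So $f=\tilde g$, and $g\in B$.

**Step 2: every $b\in B$ gives a decomposable element.** We verify the two conditions of Lemma 3 for $a=\tilde b$ on $M=Q\times\overline{\mathbb D}$.

*(Cut).* Let $k:\mathbb C\to[0,1]$ be continuous. The sets $P=\{t:k(b(t))\le\frac13\}$ and $S=\{t:k(b(t))\ge\frac23\}$ are disjoint and closed in $Q$. Take $e_j\in A_j$ from Lemma 4(5), and $e(t,z)=(1-z)e_1(t)+z\,e_2(t)$ as in (2). Then $e$ is continuous, a polynomial in $z$, and $e(\cdot,0)=e_1\in A_1$, $e(\cdot,1)=e_2\in A_2$, so $e\in\mathcal A$. Over $P$ both $e_j$ vanish and $e=0$. Over $S$ both equal $1$ and $e=(1-z)+z=1$.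

*(Divide).* Let $F\subseteq\mathbb C$ be closed, $\kappa\notin F$, and let $f\in\mathcal A$ vanish over $O=\{t:b(t)\notin F\}$. Let $N=\{t:b(t)\ne\kappa\}$. Both $N$ and $O$ are relatively open, and they cover $Q$, because $b(t)=\kappa$ implies $b(t)\notin F$. The function $g$ of Lemma 3 is $f/(\tilde b-\kappa)$ over $N$, and it is $0$ over $O$: on $N\cap O$ because $f=0$ there, and on $O\setminus N$ by definition. So $g$ is continuous, and each $g(t,\cdot)$ is a scalar multiple of $f(t,\cdot)$, hence in $A(\overline{\mathbb D})$.

It remains to treat the slices. Let $z_1=0$, $z_2=1$ and $j\in\{1,2\}$. Every point of $Q$ lies in a rectangle $W$ with $W\subseteq N$ or $W\subseteq O$. If $W\subseteq N$, then $g(\cdot,z_j)|_W$ is the product of $f(\cdot,z_j)|_W\in E_j(W)$ and $1/(b-\kappa)|_W$. The latter is in $E_j(W)$ by Lemma 4(2), since $b-\kappa\in A_1\cap A_2$ has no zeros on $W$. If $W\subseteq O$, then $g(\cdot,z_j)|_W=0$. By locality, Lemma 4(3), $g(\cdot,z_j)\in A_j$. Hence $g\in\mathcal A$.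

By Lemma 3, $L_{\tilde b}$ is decomposable. Note where $b\in B$ was used: $b$ must divide in both slices, so it must belong to both $A_1$ and $A_2$. The cut-offs need not.

**Proof of Theorem 1(a).** Steps 1 and 2 give $\mathrm{Dec}_{\mathcal A}(\mathcal A)=\{\tilde b:b\in B\}$. The map $b\mapsto\tilde b$ is an algebra isomorphism of $B$ onto this set. The set consists of the elements of $\mathcal A$ that are constant on each disc $\{t\}\times\overline{\mathbb D}$. As point evaluations are continuous, it is closed.

**Proof of Theorem 1(b).** Write $\mathcal D=\mathrm{Dec}_{\mathcal A}(\mathcal A)$. We exhibit a closed set and a character that $\mathcal D$ cannot separate. For $t\in Q$ put $\delta_t(\tilde b)=b(t)$; then $\delta_t\in\Delta(\mathcal D)$, since $\delta_t(1)=1$. Let $K\subset\operatorname{int}Q$ be a closed disc of positive radius and $t_0\in Q\setminus K$. The map $t\mapsto\delta_t$ is continuous, so $F=\{\delta_t:t\in K\}$ is compact, hence closed in the Hausdorff space $\Delta(\mathcal D)$. Since $\tilde\zeta\in\mathcal D$ and $\zeta$ is injective, $\delta_{t_0}\notin F$. If $\tilde b\in\mathcal D$ vanishes on $F$, then $b$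 is holomorphic on $\operatorname{int}Q$ and zero on $K$, so $b=0$ on $\operatorname{int}Q$ by the identity theorem, and on $Q$ by continuity. Hence $\delta_{t_0}(\tilde b)=0$, and $\mathcal D$ is not regular.

**Proof of Theorem 1(c).** Let $\mathcal C\subseteq\mathcal A$ be a regular subalgebra. We use Lemma 2 twice, first on the discs and then on the base. For each $t\in Q$ apply it to the homomorphism $c\mapsto c(t,\cdot)|_{\mathbb D}$ of $\mathcal C$ into $\mathcal O(\mathbb D)$: every $c\in\mathcal C$ is constant on every disc. So each $c\in\mathcal C$ has the form $\tilde g$ with $g\in B$. Now $\tilde g\mapsto g|_{\operatorname{int}Q}$ is a homomorphism of $\mathcal C$ into $\mathcal O(\operatorname{int}Q)$, and Lemma 2 shows that $g$ is constant on $\operatorname{int}Q$, hence on $Q$. So $\mathcal C\subseteq\mathbb C1$.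

For the last claim, $\mathcal D$ is a unital commutative Banach algebra by (a), and $\tilde b\mapsto b|_{\operatorname{int}Q}$ is a unital homomorphism of $\mathcal D$ into $\mathcal O(\operatorname{int}Q)$. By Lemma 1, if $L_{\tilde b}$ is decomposable on $\mathcal D$, then $b$ is constant on $\operatorname{int}Q$, hence on $Q$. Conversely, constants induce scalar multiples of the identity, which are decomposable. So $\mathrm{Dec}_{\mathcal D}(\mathcal D)=\mathbb C1$. $\blacksquare$

The last claim shows that decomposability of $L_{\tilde b}$ depends on the algebra on which it acts: for nonconstant $b\in B$ the operator is decomposable on $\mathcal A$ but not on $\mathcal D$.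

## Gluing along a quotient of the character space

For Theorem 2 we keep the discs and the two slices. At $z=1$ we ask for an element of $R$; at $z=0$ we ask only for a continuous function that is constant on the fibers of $\pi$. Two facts replace Lemma 4. They are standard (e.g. E. Kaniuth, *A Course in Commutative Banach Algebras*, Section 4.2), and short enough to prove. Let $R$ and $X=\Delta(R)$ be as in Theorem 2. Since $R$ is unital, $X$ is compact, and each maximal ideal of $R$ is the kernel of a character. For closed $E\subseteq X$ let $I_E=\{a\in R:\hat a|_E=0\}$, a closed ideal. By regularity, for each $x\notin E$ there is $a\in I_E$ with $\hat a(x)\ne0$. So $E$ is exactly the set of common zeros of $I_E$.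

* (i) For disjoint closed $P,S\subseteq X$ there is $e\in R$ with $\hat e=0$ on $P$ and $\hat e=1$ on $S$. The ideal $I_P+I_S$ has no common zero, so it lies in no maximal ideal and equals $R$. Write $1=e+e'$ with $e\in I_P$, $e'\in I_S$.
* (ii) If $E\subseteq X$ is closed and $\hat a$ has no zero on $E$, there is $c\in R$ with $\hat c\hat a=1$ on $E$. The ideal $aR+I_E$ has no common zero: off $E$ there is none of $I_E$, and on $E$ there is none of $a$. So it equals $R$, and $1=ac+d$ with $d\in I_E$.

Since $R$ is semisimple, we identify it with $\hat R\subseteq C(X)$; then $\|\cdot\|_\infty\le\|\cdot\|_R$. Let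
$$\mathcal A=\{f\in C(X\times\overline{\mathbb D}): f(x,\cdot)\in A(\overline{\mathbb D})\ \text{for all } x\in X,\ f(\cdot,1)\in R,\ f(\cdot,0)\in C(Y)\circ\pi\},$$
$$\|f\|=\max\{\|f\|_\infty,\|f(\cdot,1)\|_R\}.$$
This is a commutative algebra with submultiplicative norm and unit of norm $1$. It is complete: $C(Y)\circ\pi$ is uniformly closed, as $\|\beta\circ\pi\|_\infty=\|\beta\|_\infty$ by surjectivity of $\pi$, and convergence in $R$ implies uniform convergence, so the limit of the slices at $z=1$ is the slice of the limit. It is semisimple because point evaluations are characters.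

**Step 1: the upper bound.** We show that only elements of $B_\pi$ can occur. If $L_f$ is decomposable, Lemma 1 with $\theta_x(h)=h(x,\cdot)|_{\mathbb D}$ shows that each $f(x,\cdot)$ is constant. So $f(x,z)=g(x)$ with $g\in R\cap(C(Y)\circ\pi)=B_\pi$, and $\|f\|=\max\{\|g\|_\infty,\|g\|_R\}=\|g\|_R$.

**Step 2: the lower bound.** We show that all of $B_\pi$ occurs. Let $b=\beta\circ\pi\in B_\pi$, regarded as an element of $\mathcal A$ that is constant in $z$. We check Lemma 3 on $M=X\times\overline{\mathbb D}$.

*(Cut).* Let $k:\mathbb C\to[0,1]$ be continuous, and let $\eta:[0,1]\to[0,1]$ be continuous with $\eta=0$ on $[0,\frac13]$ and $\eta=1$ on $[\frac23,1]$. By (i) choose $e_2\in R$ with $e_2=0$ on $\{k\circ b\le\frac13\}$ and $e_2=1$ on $\{k\circ b\ge\frac23\}$. Put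
$$e(x,z)=(1-z)\,\eta(k(b(x)))+z\,e_2(x).$$
Then $e(\cdot,1)=e_2\in R$ and $e(\cdot,0)=(\eta\circ k\circ\beta)\circ\pi\in C(Y)\circ\pi$, so $e\in\mathcal A$. Over $\{k\circ b\le\frac13\}$ both terms vanish; over $\{k\circ b\ge\frac23\}$ we get $(1-z)+z=1$.

*(Divide).* Let $F$ be closed, $\kappa\notin F$, and let $f\in\mathcal A$ vanish over $\{b\notin F\}$. The function $g$ of Lemma 3 equals $f/(b-\kappa)$ over the open set $\{b\ne\kappa\}$ and $0$ over the open set $\{b\notin F\}$; these sets cover $X$, and the formulas agree on the overlap because $f=0$ there. So $g$ is continuous, and $g(x,\cdot)\in A(\overline{\mathbb D})$ for each $x$.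

The slice $g(\cdot,0)$ is constant on the fibers of $\pi$. Indeed $b$ and $f(\cdot,0)$ are constant on each fiber; if $b=\kappa$ there, then $g(\cdot,0)=0$ on it, and otherwise $g(\cdot,0)$ is the quotient of two constants. As a continuous surjection from a compact space onto a Hausdorff space, $\pi$ is a quotient map, so $g(\cdot,0)\in C(Y)\circ\pi$.

For the slice $g(\cdot,1)$, let $E=\{x:b(x)\in F\}$, which is closed. On $E$ we have $b\ne\kappa$, so (ii) gives $c\in R$ with $c\,(b-\kappa)=1$ on $E$. Then $g(\cdot,1)=c\,f(\cdot,1)$: on $E$ both sides are $f(\cdot,1)/(b-\kappa)$, and off $E$ both are $0$. So $g(\cdot,1)\in R$, and $g\in\mathcal A$.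

By Lemma 3, $L_b$ is decomposable. Together with Step 1, $\mathrm{Dec}_{\mathcal A}(\mathcal A)$ is isometrically isomorphic to $B_\pi$.

**Step 3: intersections of two algebras.** We deduce the last assertion by folding two copies of $X$. Let $A_1,A_2$ be regular unital Banach function algebras with character space $X$: each $A_j$ is an algebra of continuous functions on the compact Hausdorff space $X$ containing the constants, and its characters are exactly the evaluations at the points of $X$, with the topology of $X$ as the Gelfand topology. The norms are submultiplicative with $\|1\|=1$. (In Steps 1 and 2 this normalization served only to give the unit of $\mathcal A$ norm $1$.) Put $R=A_1\times A_2$ with the maximum norm.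

Let $\chi\in\Delta(R)$. The elements $(1,0)$ and $(0,1)$ are idempotents with product $0$ and sum $1$, so $\chi$ is $1$ on exactly one of them. If $\chi(1,0)=1$, then $\chi(0,f_2)=\chi(0,f_2)\chi(0,1)=0$, so $\chi(f_1,f_2)=\chi(f_1,0)$, and $f_1\mapsto\chi(f_1,0)$ is a character of $A_1$. The other case is symmetric. Hence $\Delta(R)=X\sqcup X$, where both copies of $X$ are open and closed, being separated by the values on $(1,0)$. It follows that $R$ is semisimple. It is regular: if $F\subseteq X\sqcup X$ is closed and $x\notin F$ lies in the first copy, choose $f_1\in A_1$ with $f_1(x)\ne0$ that vanishes on the part of $F$ in the first copy, and take $(f_1,0)$; similarly in the second copy.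

Let $\pi:X\sqcup X\to X$ be the folding map, a continuous surjection. The Gelfand transform of $(f_1,f_2)$ is $f_1$ on the first copy and $f_2$ on the second. It has the form $\beta\circ\pi$ if and only if $f_1=f_2=\beta$. So
$$B_\pi=\{(f,f):f\in A_1\cap A_2\},\qquad\|(f,f)\|=\max(\|f\|_{A_1},\|f\|_{A_2}),$$
and $A_1\cap A_2$ with this norm is an Apostol algebra. $\blacksquare$
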